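
\newtheorem{theorem}{Theorem}[section]
\newtheorem{corollary}[theorem]{Corollary}
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\theoremstyle{remark}
\newtheorem{remark}[theorem]{Remark}

\title{A high degree that fails the minimal cupping property}


\begin{abstract}
A Turing degree $\mathbf a$ has the minimal cupping property if every
$\mathbf b\ge\mathbf a$ is of the form $\mathbf a\vee\mathbf m$ with
$\mathbf m<\mathbf b$ minimal. We show that generalized high degrees need not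
have this property; indeed a high degree $\mathbf a\le\mathbf 0'$ can fail it.
More precisely, for every $\Sigma_2$ set $C\ge_T\emptyset'$ we construct
$A\le_T\emptyset'$ with $A'\equiv_T C$, and $X\le_T C$, such that every
$M\le_T A\oplus X$ with $X\le_T A\oplus M$ computes a 1-generic set. A degree
that bounds a 1-generic degree is not minimal.
\end{abstract}

\section{The question and the answer}

We work in the Turing degrees $\mathcal D$, with least degree $\mathbf 0$ and
jump $\mathbf x\mapsto\mathbf x'$. A degree $\mathbf m$ is \emph{minimal} if
$\mathbf m>\mathbf 0$ and there is no $\mathbf c$ with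
$\mathbf 0<\mathbf c<\mathbf m$. If $\mathbf a\le\mathbf b$, a degree
$\mathbf m\le\mathbf b$ with $\mathbf a\vee\mathbf m=\mathbf b$ supplies enough
information to compute $\mathbf b$ when added to $\mathbf a$. One may
ask how simple $\mathbf m$ can be chosen; the simplest nonzero
degrees, as far as the ordering is concerned, are the minimal ones.

\begin{definition}
A degree $\mathbf a$ satisfies the \emph{minimal cupping property}
(\emph{mincup}) if for every $\mathbf b\ge\mathbf a$ there is a minimal degree
$\mathbf m<\mathbf b$ with $\mathbf a\vee\mathbf m=\mathbf b$.
\end{definition}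

The case $\mathbf b=\mathbf a$ says that some minimal degree lies strictly
below $\mathbf a$. So $\mathbf 0$ and all minimal degrees fail mincup for a
trivial reason. One may hope that degrees which are large in a suitable sense
satisfy it. A standard measure of size is the jump. A degree
$\mathbf a\le\mathbf 0'$ is \emph{high} if $\mathbf a'=\mathbf 0''$, the largest
possible value, and \emph{low} if $\mathbf a'=\mathbf 0'$, the smallest. An
arbitrary degree $\mathbf a$ is \emph{generalized high}, or $\mathrm{GH}_1$, if
$\mathbf a'=(\mathbf a\vee\mathbf 0')'$. Since
$\mathbf a'\le(\mathbf a\vee\mathbf 0')'$ always holds, this again says that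
$\mathbf a'$ is as large as it can be; for $\mathbf a\le\mathbf 0'$ it is just
highness. Two known results frame the question.
\begin{itemize}
\item[(i)] Inside $\mathcal D[\le\mathbf 0']$, the degrees
$\mathbf x\le\mathbf 0'$,
all high degrees satisfy mincup: for every high $\mathbf a\le\mathbf 0'$ and
every $\mathbf b$ with $\mathbf a\le\mathbf b\le\mathbf 0'$ there is a minimal
$\mathbf m<\mathbf b$ with $\mathbf a\vee\mathbf m=\mathbf b$.
\item[(ii)] There is a low degree $\mathbf a$ which satisfies mincup in
$\mathcal D$, that is, with $\mathbf b$ ranging over all degrees
$\mathbf b\ge\mathbf a$.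
\end{itemize}
In (i), $\mathbf b$ is confined to $\mathcal D[\le\mathbf 0']$. It is natural
to pass to all of $\mathcal D$, replacing ``high'' by ``$\mathrm{GH}_1$'', and
to ask whether all $\mathrm{GH}_1$ degrees satisfy mincup. The question is
posed in \cite{search}. Result (i) might suggest a positive answer. The answer
is negative, already for high degrees.

\begin{theorem}\label{thm:main}
Let $C\ge_T\emptyset'$ be a $\Sigma_2$ set. There are sets $A\le_T\emptyset'$
with $A'\equiv_T C$, and $X\le_T C$, such that every set $M$ with
\[
M\le_T A\oplus X\quad\text{and}\quad X\le_T A\oplus M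
\]
computes a $1$-generic set. Consequently no such $M$ has minimal degree, and
$\mathbf a=\deg(A)$ fails mincup, witnessed by
$\mathbf b=\deg(A\oplus X)\le\mathbf a'$.
\end{theorem}

\begin{corollary}\label{cor:main}
There is a high degree $\mathbf a\le\mathbf 0'$ that fails mincup. In
particular, not all $\mathrm{GH}_1$ degrees satisfy mincup.
\end{corollary}

\begin{proof}
The set $C=\{k:W_k\text{ is finite}\}$ is $\Sigma_2$ and
$C\equiv_T\emptyset''$. For this $C$ the theorem gives a degree
$\mathbf a\le\mathbf 0'$ that fails mincup and has
$\mathbf a'=\mathbf 0''=(\mathbf a\vee\mathbf 0')'$.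
\end{proof}

\begin{remark}
For high $\mathbf a\le\mathbf 0'$ the failure is not the trivial one: by (i)
with $\mathbf b=\mathbf a$, such a degree does have a minimal degree strictly
below it. Also by (i), the witness $\mathbf b\le\mathbf 0''$ in
Corollary~\ref{cor:main} satisfies $\mathbf b\not\le\mathbf 0'$. For
$C=\emptyset'$ the theorem gives a low degree that fails mincup; together with
(ii), lowness does not decide mincup. None of this is used in the proofs.
\end{remark}

\begin{remark}
Up to Turing equivalence, the hypotheses on $C$ are also necessary. If
$A\le_T\emptyset'$, then $A'$ is c.e.\ in $\emptyset'$, hence $\Sigma_2$, and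
$A'\ge_T\emptyset'$. Nor can the condition $X\le_T A\oplus M$ be dropped,
because of $M=\emptyset$.
\end{remark}

Section~\ref{sec:generic} recalls why computing a 1-generic set excludes
minimality. Section~\ref{sec:idea} shows the idea on small cases. The rest of
the paper is the construction (Sections~\ref{sec:finite}
and~\ref{sec:construction}) and its verification.

\section{1-generic sets and minimal degrees}\label{sec:generic}

A set $G$ is \emph{$1$-generic} if for every c.e.\ set $V$ of binary strings,
some initial segment of $G$ is in $V$ or has no extension in $V$.

\begin{proposition}\label{prop:generic}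
No set that computes a $1$-generic set has minimal degree.
\end{proposition}

\begin{proof}
Let $G=G_0\oplus G_1$ be 1-generic. For a string $\sigma$ let
$\sigma_0,\sigma_1$ be the strings of its even and odd bits. We show
$\mathbf 0<\deg(G_0)<\deg(G)$.

\emph{$G_0$ is not computable.} Let $D$ be computable. The set
$V=\{\sigma:\sigma_0\not\subset D\}$ is c.e., and every string
has an extension in $V$. So $G$ has an initial segment in $V$, and
$G_0\ne D$.

\emph{$G_1\not\le_T G_0$.} Suppose $G_1=\Lambda(G_0)$ for a functional
$\Lambda$, and let
\[
V=\{\sigma:\exists x<|\sigma_1|\ \ \Lambda^{\sigma_0}(x){\downarrow}\ne\sigma_1(x)\}.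
\]
No initial segment of $G$ is in $V$, so some $\sigma\subset G$ has no extension
in $V$. Take $x$ with $2x+1\ge|\sigma|$, and $\tau\subset G$ with
$|\tau|>2x+1$ and $\Lambda^{\tau_0}(x){\downarrow}$. Flip bit $2x+1$ of $\tau$.
The result extends $\sigma$, has the same even bits as $\tau$, and lies in
$V$, a contradiction.

If $M\ge_T G$ had minimal degree, then $M\equiv_T G$, since
$\deg(G)>\mathbf 0$, and
$\mathbf 0<\deg(G_0)<\deg(M)$, a contradiction.
\end{proof}

\section{The idea in small cases}\label{sec:idea}

Consider one pair $(\Phi,\Psi)$ of functionals and suppose
$M=\Phi(A\oplus X)$ and $X=\Psi(A\oplus M)$. We must build a functional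
$\Gamma$ such that $G=\Gamma(M)$ is 1-generic. If $A$ were computable we could
take $X$ to be any 1-generic set, since $M$ would compute $X$. In general $M$
recovers $X$ only with the help of $A$, while $\Gamma$ must work from $M$
alone. The way out is that we also build $A$. With a suitable initial segment
of $A$ fixed, different choices for $X$ become visible in $M$.

For strings $q,\xi$ let $\Theta(q,\xi)$ be the part of $\Phi(A\oplus X)$ that is
computed from $q\subset A$ and $\xi\subset X$; the exact definition is in
Section~\ref{sec:finite}.

\paragraph{One split.} Let $q$ and $\xi$ be the strings that $A$ and $X$ extend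
so far. Search for $q'\supseteq q$ and $\zeta_0\supseteq\xi^\frown0$ such that
$\Psi$, with oracle $q'\oplus\Theta(q',\zeta_0)$, gives the value $0$ at
$|\xi|$. Then search for $p\supseteq q'$ and $\zeta_1\supseteq\xi^\frown1$ such
that $\Psi$, with oracle $p\oplus\Theta(p,\zeta_1)$, gives $1$ at $|\xi|$.

Suppose that the search for the value $i$ fails. Let $A$ extend the string
above which we searched ($q$ if $i=0$, $q'$ if $i=1$), and let $X$ extend
$\xi^\frown i$. Then, whatever we do later, it is not the case that
$M=\Phi(A\oplus X)$ is a set and $\Psi(A\oplus M)(|\xi|)=i=X(|\xi|)$. So the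
pair needs no more attention. If both searches succeed, then
$\sigma_0=\Theta(p,\zeta_0)$ and $\sigma_1=\Theta(p,\zeta_1)$ are incompatible:
otherwise, with $p$ and the longer of them as oracle, $\Psi$ would give both $0$
and $1$ at $|\xi|$. Both strings come from the same $p$. So once $A$ extends $p$
we can decide between $\sigma_0\subset M$ and $\sigma_1\subset M$ by choosing
$X$ above $\zeta_0$ or above $\zeta_1$.

\paragraph{One c.e.\ set $V$: wait, and keep a string in reserve.} Suppose
$\Gamma$ has no axioms yet, and both searches have succeeded. Let $A$ extend
$p$, and at first let $X$ extend $\zeta_0$. Then $\sigma_W=\sigma_0\subset M$,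
and we wait for a string $v'$ to enter $V$. Meanwhile strategies for other c.e.\
sets may add axioms to $\Gamma$ at strings extending $\sigma_W$. If nothing ever
enters $V$, then $G$ meets the condition for $V$. If some $v'$ enters $V$, we
enumerate the axiom ``$\Gamma(M)\supset v'$ if $\sigma_R\subset M$'', where
$\sigma_R=\sigma_1$ is the reserved string, and move $X$ above $\zeta_1$. This
is legal, because the axioms added meanwhile are at strings extending
$\sigma_W$, which are incompatible with $\sigma_R$. Now $\sigma_R\subset M$ and
$v'\subset G$. To apply the new axiom, $\Gamma$ needs only to read $\sigma_R$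
in $M$; it does not use $A$.

\paragraph{Older axioms: pigeonhole.} Suppose that $\Gamma$ already has axioms
when we begin, for example giving the value $\langle0\rangle$ on
$\tau_0$ and $\langle1\rangle$ on $\tau_1$, and that
$\sigma_0\supseteq\tau_0$, $\sigma_1\supseteq\tau_1$. Then the switch is
impossible: a string $v'\supseteq\langle 0\rangle$ found while waiting at
$\sigma_0$ cannot be the value at $\sigma_1$. But if we split once more above
each of $\zeta_0$ and $\zeta_1$, we get four pairwise incompatible strings, and
two of them have the same value $v$ under the old axioms. We wait on one of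
these for an extension $v'\supseteq v$ in $V$ and reserve the other. In
general, $N$ old axioms give at most $N+1$ values, counting $\emptyset$ for
strings to which no axiom applies. So it is enough to have $2^n>N+1$ pairwise
incompatible strings. We also make them longer than the strings of the old
axioms, so that no old axiom sits above the reserved string.

This requires that no new axioms interfere while we look for the splits. The
strategies of higher priority are no problem: if one of them acts, we start
afresh. The strategies of lower priority that act while one of our searches is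
unsuccessful assume that it fails, so they have given up the pair
$(\Phi,\Psi)$ and do not touch $\Gamma$. There is one more kind of strategy,
to which we now turn.

\paragraph{Coding $C$ into $A'$: two branches alive at once.} To get
$C\le_T A'$ we let column $k$ of $A$ be constant from some point on, with value
$C(k)$. To get $A'\le_T C$ and $A\leq_T\emptyset'$ we force the jump and
approximate $A$ by a computable sequence of strings. Write $k\in C$ iff
$W_{h(k)}$ is finite. A strategy for $k$ guesses ``infinite'' (outcome $0$)
each time $W_{h(k)}$ grows, and otherwise ``finite'' (outcome $1$). The work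
done under outcome $1$ is cancelled when outcome $0$ returns, but the work done
under outcome $0$ is kept while we act under outcome $1$. So strategies under
both outcomes can be alive together. For the approximation to $A$ to converge,
the strings for $A$ under outcome $1$ extend those kept under outcome $0$. This
does no harm, since they put only finitely many wrong bits into column $k$. The
strings for $X$ must do the opposite. A strategy under outcome $1$ may put
axioms into the very functional $\Gamma$ for which a strategy under outcome $0$
is preparing its splits. To keep them apart, the strategy for $k$ itself first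
finds strings $\chi_0,\chi_1$ for $X$ such that $\Theta(p,\chi_0)$ and
$\Theta(p,\chi_1)$ are incompatible, for every pair $(\Phi,\Psi)$ that is still
in play. Under outcome $i$ the set $X$ extends $\chi_i$. As a result
$X$ follows the guesses about $C$, and we get only $X\le_T C$.

\section{Finite approximations and splits}\label{sec:finite}

\paragraph{Conventions.} Strings are finite and binary; $|\sigma|$ is the
length of $\sigma$, and $\sigma|\tau$ means that $\sigma$ and $\tau$ are
incompatible, i.e.\ neither extends the other. $\langle k,x\rangle$ is a
computable bijective pairing, and the numbers $\langle k,x\rangle$, $x\in\omega$,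
form \emph{column $k$}. Finite objects have numerical codes.
$(\Phi_e,\Psi_e)_e$ lists all pairs of Turing functionals, $V_k$ lists all c.e.\
sets of strings, and $V_{k,r}$, $W_{k,r}$ are the usual computable finite
approximations at stage $r$. The jump of $A$ is
$A'=\{e:\varphi_e^A(e){\downarrow}\}$, and $\varphi_e^q(e){\downarrow}$ for a
string $q$ means convergence in at most $|q|$ steps with all queries below
$|q|$. The \emph{limit lemma} says that $B\le_T D'$ if and only if
$B(x)=\lim_s g(x,s)$ for some $g\le_T D$. Since $C$ is $\Sigma_2$ and
$\{k:W_k\text{ finite}\}$ is $\Sigma_2$-complete, we may fix a computable $h$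
with
\[
k\in C\iff W_{h(k)}\text{ is finite}.
\]

\paragraph{Approximations.} In the following definitions strings $q$, $\xi$,
$\sigma$ stand for initial segments of $A$, $X$, $M$. Let $\Theta_e(q,\xi)$ be
the longest $\sigma$ with $|\sigma|\le|q|+|\xi|$ such that for every
$x<|\sigma|$, $\Phi_e(x)=\sigma(x)$ is computed in at most $|q|+|\xi|$ steps,
with queries to $A$ answered by $q$ and queries to $X$ answered by $\xi$ (only
where these are defined). Likewise $\Psi_e^{q\oplus\sigma}(x)=i$ means
convergence in at most $|q|+|\sigma|$ steps using only $q$ and $\sigma$. Both
notions are decidable, and monotone: extending $q,\xi$ extends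
$\Theta_e(q,\xi)$ (not necessarily properly), and extending $q,\sigma$ preserves
$\Psi_e^{q\oplus\sigma}(x)=i$. If $M=\Phi_e(A\oplus X)$ is a set, then
$M=\bigcup_n\Theta_e(A{\restriction}n,X{\restriction}n)$; in particular
$\Theta_e(q,\xi)\subset M$ whenever $q\subset A$ and $\xi\subset X$.

\paragraph{Column constraints.} Let $c$ be a finite partial function from
$\omega$ to $\{0,1\}$. It stands for the promise that from now on column $k$ of
$A$ has value $c(k)$, for $k\in\mathrm{dom}\,c$. Write $q\le_c q'$, or
$q'\ge_c q$, if $q\subseteq q'$ and
\[
q'(\langle k,x\rangle)=c(k)\quad\text{whenever }k\in\mathrm{dom}\,c\text{ and }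
|q|\le\langle k,x\rangle<|q'|.
\]
Directly from the definition, $\le_c$ is transitive; if $c\subseteq c'$, then
$q\le_{c'}q'$ implies $q\le_c q'$; and if $q\le_c q'$ and
$q\subseteq q''\subseteq q'$, then $q\le_c q''$. Let
$\mathrm{ext}_c(q)=q^\frown i$, where $i=c(k)$ if $|q|=\langle k,x\rangle$ with
$k\in\mathrm{dom}\,c$, and $i=0$ otherwise. So $q\le_c\mathrm{ext}_c(q)$.

\paragraph{Functionals.} A set of \emph{axioms} $(\tau,\gamma)$, where
$\tau,\gamma$ are strings, is \emph{consistent} if $\tau\subseteq\tau'$ implies
$\gamma\subseteq\gamma'$ for all axioms $(\tau,\gamma)$, $(\tau',\gamma')$ in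
it. A \emph{functional} $\Gamma$ (used to compute $G$ from $M$) is a consistent
c.e.\ set of axioms. At any moment, $\Gamma[\sigma]$ is the longest $\gamma$
such that there is an axiom $(\tau,\gamma)$ with $\tau\subseteq\sigma$ in
$\Gamma$, and $\Gamma[\sigma]=\emptyset$ if there is none. By consistency, the
values $\gamma$ of all axioms with $\tau\subseteq\sigma$ form a chain.

\paragraph{Searches and splits.} In the construction a node $\mu$ has a current
string $p_\mu$ for $A$ and a constraint $c_\mu$; we write $\le_\mu$ for
$\le_{c_\mu}$. A \emph{search} $\langle e,\eta,i\rangle$ at $\mu$, where $\eta$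
is a string and $i\in\{0,1\}$, looks for a pair $(q',\zeta)$ with
\[
q'\ge_\mu p_\mu,\qquad \zeta\supseteq\eta^\frown i,\qquad
\Psi_e^{q'\oplus\Theta_e(q',\zeta)}(|\eta|)=i .
\]
If one is found, $p_\mu$ is redefined to be $q'$, and the search returns
$\zeta$. The instruction $\mathrm{Split}(e,\eta)$ means: perform the search
$\langle e,\eta,0\rangle$, which returns $\zeta_0$, then
$\langle e,\eta,1\rangle$, which returns $\zeta_1$. It returns the pair
$(\zeta_0,\zeta_1)$. Afterwards
\begin{equation}\label{eq:split}
\Theta_e(p,\zeta_0)\,|\,\Theta_e(p,\zeta_1)\qquad\text{for all }p\supseteq p_\mu .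
\end{equation}
Indeed, if these strings were comparable and $\sigma$ were the longer one, then
by monotonicity $\Psi_e^{p\oplus\sigma}(|\eta|)$ would equal both $0$ and $1$.

When $C$ is coded, two split pairs have to be combined by means of the
following fact.

\begin{lemma}\label{lem:four}
If $Y_0|Y_1$ and $Z_0|Z_1$, then $Y_s|Z_t$ for some $s,t\in\{0,1\}$.
\end{lemma}

\begin{proof}
Suppose every $Y_s$ is comparable with every $Z_t$. If some
$Y_s\supseteq Z_t$, then $Z_{1-t}$ is an initial segment or an extension of
$Y_s$, and in both cases it is comparable with $Z_t$, a contradiction. So every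
$Y_s$ is an initial segment of every $Z_t$. Then $Y_0,Y_1\subseteq Z_0$ are
comparable, a contradiction.
\end{proof}

\section{The construction}\label{sec:construction}

\paragraph{Nodes and tasks.} The strategies are placed on a tree. Its
\emph{nodes} are finite sequences of outcomes, and the outcomes are ordered
\[
0<_L1<_L\cdots<_Lw_3<_Lw_2<_Lw_1 .
\]
Outcome $w_j$ will mean that a node is held up in its $j$-th search; outcomes
$0$ and $1$ are those of a node which has no search left to do. We say that
$\mu$ is \emph{left of} $\nu$, and $\nu$ is \emph{right of} $\mu$, if
$\lambda^\frown o\subseteq\mu$ and $\lambda^\frown o'\subseteq\nu$ for some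
$\lambda$ and $o<_Lo'$.

Fix a computable list of all \emph{tasks}
\[
\mathrm{Act}(e),\quad \mathrm{Jmp}(e),\quad \mathrm{Col}(k),\quad
\mathrm{Gen}(e,k)\qquad(e,k\in\omega)
\]
in which $\mathrm{Act}(e)$ precedes every $\mathrm{Gen}(e,k)$. Their purposes
are: to activate the pair $(\Phi_e,\Psi_e)$ and open a functional for it; to
decide whether $e\in A'$; to code $C(k)$ into column $k$ of $A$; and to make the
set $G$ computed by the functional for $e$ generic with respect to $V_k$.

\paragraph{Data.} When a node $\mu$ is \emph{started} it receives
\begin{itemize}
\item strings $q_\mu$ (for $A$) and $\xi_\mu$ (for $X$);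
\item a finite partial function $c_\mu$, the column constraint;
\item a finite set $E_\mu$ of \emph{active} indices, and a function
$\mathrm{ver}_\mu:E_\mu\to\omega$; for $e\in E_\mu$ the node works with the
functional $\Gamma^{(\mathrm{ver}_\mu(e))}$;
\item a finite set $F_\mu$ of completed tasks.
\end{itemize}
Its task is the first task in the list that is not in $F_\mu$, where we skip
those $\mathrm{Gen}(e,k)$ with $\mathrm{Act}(e)\in F_\mu$ and $e\notin E_\mu$.
So a node with task $\mathrm{Gen}(e,k)$ has $\mathrm{Act}(e)\in F_\mu$ and
$e\in E_\mu$. The node also has a current string $p_\mu$, initially $q_\mu$. A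
started node is \emph{alive} until it is cancelled, and a \emph{life} of a node
lasts from a start to the next cancellation. The root is started before stage
$0$ with everything empty.

\paragraph{Stage $r$.} Begin by visiting the root. When an alive node $\mu$ is
visited, it performs the action described below, which yields an outcome $o$.
Then cancel all nodes right of $\mu^\frown o$. If $\mu^\frown o$ is alive,
visit it. Otherwise start $\mu^\frown o$ (it also counts as visited, but does
not act) and end the stage.

At each time only finitely many nodes are alive. So each stage ends, and it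
starts exactly one node.

\paragraph{Running a program.} Nodes with tasks $\mathrm{Col}$ and
$\mathrm{Gen}$ first run a \emph{program}, a sequence of searches whose number
is fixed when $\mu$ starts, and then enter their \emph{final phase}. (If there
are no searches, the final phase begins at the start of $\mu$.) While the
$j$-th search $\langle e,\eta,i\rangle$ is running (\emph{phase $j$}), each visit
at stage $r$ checks the pairs $(q',\zeta)$ of code at most $r$. If a solution is
found, $\mu$ takes the one with least code and passes to the next phase; at most
one search is completed per visit. It takes the outcome appropriate to the new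
phase, namely $w_{j+1}$ if a further search follows, and otherwise the outcome
determined by the rules of the final phase. If no solution is found, it takes
outcome $w_j$.

\paragraph{Default data of a child.} Unless stated otherwise, a child
$\mu^\frown o$ is started with
\[
q_{\mu^\frown o}=\mathrm{ext}_{c_\mu}(p_\mu),\qquad
\xi_{\mu^\frown o}=\xi_\mu{}^\frown0,
\]
and with the same $c,E,\mathrm{ver},F$ as $\mu$. The exceptions are as
follows.

\paragraph{Child $\mu^\frown w_j$,} where the $j$-th search is
$\langle e,\eta,i\rangle$. It assumes that this search fails. Put
$\xi_{\mu^\frown w_j}=\eta^\frown i^\frown0$, and remove $e$ from $E$ and from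
$\mathrm{dom}(\mathrm{ver})$; we say that $e$ is \emph{dropped}. $F$ is
unchanged, so the task is attempted again, unless it is skipped.

\paragraph{Task $\mathrm{Act}(e)$.} The outcome is always $0$. For the child,
started at stage $r$, add $e$ to $E$ with $\mathrm{ver}(e)=r$, and add the task
to $F$. Thus each start of this child opens a new functional $\Gamma^{(r)}$,
initially without axioms.

\paragraph{Task $\mathrm{Jmp}(e)$.} At stage $r$ look for $q'\ge_\mu q_\mu$ of
code at most $r$ with $\varphi_e^{q'}(e){\downarrow}$. Until one is found, the
outcome is $1$. When one is found, put $p_\mu:=q'$, and take outcome $0$ from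
then on. For the children $\mu^\frown0,\mu^\frown1$, add the task to $F$.

\paragraph{Task $\mathrm{Col}(k)$.} Let $E_\mu=\{e_1,\dots,e_l\}$.

\emph{Program.} Put $\chi_0=\xi_\mu{}^\frown0$ and $\chi_1=\xi_\mu{}^\frown1$.
For $i=1,\dots,l$ do the following. Perform $\mathrm{Split}(e_i,\chi_0)$, which
returns $(y_0,y_1)$, and then $\mathrm{Split}(e_i,\chi_1)$, which returns
$(z_0,z_1)$. Choose $s,t$ with
$\Theta_{e_i}(p_\mu,y_s)\,|\,\Theta_{e_i}(p_\mu,z_t)$; they exist by
\eqref{eq:split} and Lemma~\ref{lem:four}. Redefine $\chi_0:=y_s$ and
$\chi_1:=z_t$.

\emph{Final phase.} Now, by monotonicity,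
\begin{equation}\label{eq:col}
\Theta_e(p_\mu,\chi_0)\,|\,\Theta_e(p_\mu,\chi_1)\qquad\text{for all }e\in E_\mu .
\end{equation}
At a visit at stage $r$ take outcome $0$ if $W_{h(k),r}$ has grown since the
last time outcome $0$ was taken (or since this phase began, if it was not yet
taken), and outcome $1$ otherwise.

\emph{Children for $i=0,1$.} Put $\xi_{\mu^\frown i}=\chi_i{}^\frown0$ and
$c_{\mu^\frown i}=c_\mu\cup\{(k,i)\}$, and add the task to $F$. Moreover
\[
q_{\mu^\frown1}=\mathrm{ext}_{c_\mu}(Q),
\]
where $Q$ is the longest string among $p_\mu$ and the $p_\lambda$ for alive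
$\lambda\supseteq\mu^\frown0$. (Lemma~\ref{lem:A} shows that these strings form
a chain.)

\paragraph{Task $\mathrm{Gen}(e,k)$.} Here $e\in E_\mu$. Let
$\Gamma=\Gamma^{(\mathrm{ver}_\mu(e))}$ and $\sigma_\mu=\Theta_e(q_\mu,\xi_\mu)$.
Let $N$ be the number of axioms of $\Gamma$ when $\mu$ starts, and fix $n$ with
\[
2^n>N+1,\qquad n>|\tau|\ \text{ for each of these axioms }(\tau,\gamma).
\]

\emph{Program.} Put $\eta_\emptyset=\xi_\mu$. For all strings $\beta$ with
$|\beta|<n$, in order of length, perform $\mathrm{Split}(e,\eta_\beta)$, which
returns $(\eta_{\beta0},\eta_{\beta1})$. At the end put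
$\sigma_\beta=\Theta_e(p_\mu,\eta_\beta)$ for $|\beta|=n$. Choose
$\beta\ne\beta'$ of length $n$ with
\[
\Gamma[\sigma_\beta]=\Gamma[\sigma_{\beta'}]=:v ,
\]
which is possible by Lemma~\ref{lem:consistent}. Put
$(\xi_W,\sigma_W)=(\eta_\beta,\sigma_\beta)$ (\emph{waiting}) and
$(\xi_R,\sigma_R)=(\eta_{\beta'},\sigma_{\beta'})$ (\emph{reserve}).

\emph{Final phase.} At stage $r$ look for $v'\supseteq v$ in $V_{k,r}$. Until
one is found, the outcome is $1$. When one is first found, enumerate the axiom
$(\sigma_R,v')$ into $\Gamma$, and take outcome $0$ from then on.

\emph{Children $\mu^\frown0,\mu^\frown1$.} Put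
$\xi_{\mu^\frown1}=\xi_W{}^\frown0$ and
$\xi_{\mu^\frown0}=\xi_R{}^\frown0$, and add the task to $F$.

\medskip
This completes the construction. It is computable. All strings $\eta$ in
searches at $\mu$ extend $\xi_\mu$, so $\xi_{\mu^\frown o}\supsetneq\xi_\mu$
for every child. Along a path each $\mathrm{Col}(k)$ is completed at most once, so
$c_\mu$ is a function; and each $\mathrm{Act}(e)$ is performed at most once, so
a dropped index is never reactivated further down.

\section{How the construction moves}

We first collect what can be read off from the rules. Cancellations during a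
visit to $\mu$ with outcome $o$ never affect $\mu^\frown o$ or its predecessors.

\begin{itemize}
\item[(F1)] If a node is cancelled, so are all its extensions, and a node is
started only during a visit to its parent. Hence all predecessors of an alive
node are alive, in lives that began before that node was started, and its data
were inherited along these lives. In particular, if $\rho\subseteq\mu$ are
alive, then $c_\rho\subseteq c_\mu$ and $\xi_\rho\subseteq\xi_\mu$.

\item[(F2)] Within one life the outcomes of a node move monotonically to the
left, except that a $\mathrm{Col}$ node in its final phase may alternate between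
$0$ and $1$. When $p_\mu$ changes (a search succeeds, or $\mathrm{Jmp}$
succeeds), the outcome becomes strictly left of all earlier outcomes in this
life. So all proper extensions of $\mu$ are cancelled in that visit.

\item[(F3)] If $\nu^\frown o$ and $\nu^\frown o'$ with $o<_Lo'$ are both alive,
then $\nu$ is a $\mathrm{Col}$ node in its final phase and $o=0$, $o'=1$.
Indeed, each visit to $\nu$ with outcome $o$ cancels $\nu^\frown o'$, so $\nu$
took outcome $o'$ after outcome $o$ in its present life. By (F2) this happens
only in the stated case.

\item[(F4)] When a node is visited or started, no node right of it stays alive.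
A node is cancelled only at stages at which some node left of it is visited.

\item[(F5)] When a node enumerates an axiom, it takes outcome $0$ for the first
time in its life. So its $0$-child is not alive; it is started and the stage
ends. Hence each stage enumerates at most one axiom, and after the enumeration
no node that is already alive is visited in that stage.
\end{itemize}

The strings for $A$ carried by alive nodes have to cohere, even between
the two sides of a $\mathrm{Col}$ node. The next lemma says that they form a
chain, and that the constraints are respected downward. It refers to the moments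
between two visits, and to the moment within a visit right after the
cancellations, before a child is started.

\begin{lemma}\label{lem:A}
At every such moment, for all alive nodes $\lambda,\lambda'$:
\begin{itemize}
\item[\textup{(a)}] $q_\lambda\le_\lambda p_\lambda$.
\item[\textup{(b)}] If $\lambda\subsetneq\lambda'$ or $\lambda$ is left of
$\lambda'$, then $p_\lambda\subseteq q_{\lambda'}\subseteq p_{\lambda'}$.
\item[\textup{(c)}] If $\lambda\subsetneq\lambda'$, then
$p_\lambda\le_\lambda q_{\lambda'}$. Hence also
$p_\lambda\le_\lambda p_{\lambda'}$ and $q_\lambda\le_\lambda q_{\lambda'}$.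
\end{itemize}
In particular the strings $p_\lambda$ of alive nodes form a chain.
\end{lemma}

\begin{proof}
Part (a) holds because every change of $p_\lambda$ respects $\le_\lambda$; it
implies the inclusion $q_{\lambda'}\subseteq p_{\lambda'}$ in (b). The
second sentence of (c) follows from the first, (a), and
$c_\lambda\subseteq c_{\lambda'}$. The last claim follows from (b), as any two
distinct nodes are comparable or one is left of the other. It remains to prove
$p_\lambda\subseteq q_{\lambda'}$ in (b), and the first sentence of (c). We use
induction on the steps of the construction.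

Let $\lambda\subsetneq\lambda'$ or $\lambda$ be left of $\lambda'$. First,
$p_\lambda$ does not change while $\lambda'$ stays alive: if $\lambda$ is left
of $\lambda'$, a visit to $\lambda$ requires that $\lambda'$ be cancelled, by
(F4), and if $\lambda\subsetneq\lambda'$, a change of $p_\lambda$ cancels
$\lambda'$ by (F2).
Second, if both are alive, then $\lambda'$ was started after $\lambda$. This is
(F1) if $\lambda\subsetneq\lambda'$, and if $\lambda$ is left of $\lambda'$, no
life of $\lambda'$ survives the start of $\lambda$, again by (F4). So it
suffices to check the two claims at the moment when $\lambda'$ is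
started, assuming that the lemma held until then. Let
$\lambda'=\mu^\frown o$.

\emph{$\lambda=\mu$.} We claim $p_\mu\le_\mu q_{\mu^\frown o}$. This is clear if
$q_{\mu^\frown o}=\mathrm{ext}_{c_\mu}(p_\mu)$. Otherwise
$q_{\mu^\frown o}=\mathrm{ext}_{c_\mu}(Q)$, where $Q$ is $p_\mu$ or some
$p_\kappa$ with $\kappa\supseteq\mu^\frown0$ alive. In the latter case
$p_\mu\le_\mu p_\kappa$ by (c) for the pair $\mu,\kappa$. So
$p_\mu\le_\mu Q\le_\mu\mathrm{ext}_{c_\mu}(Q)$.

\emph{$\lambda\subsetneq\mu$.} By (c) for $\lambda,\mu$ and by the first case,
$p_\lambda\le_\lambda p_\mu\le_\mu q_{\mu^\frown o}$. Since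
$c_\lambda\subseteq c_\mu$, it follows that
$p_\lambda\le_\lambda q_{\mu^\frown o}$.

\emph{$\lambda$ left of $\mu$.} By (b) for $\lambda,\mu$ and by the first case,
$p_\lambda\subseteq p_\mu\subseteq q_{\mu^\frown o}$.

\emph{$\lambda\supseteq\mu^\frown o'$ with $o'<_Lo$.} Then $\mu$ took $o'$
earlier in this life and now takes $o$. By (F2), $\mu$ is a $\mathrm{Col}$ node
in its final phase, $o'=0$ and $o=1$. So $p_\lambda$ is one of the candidates
for $Q$. The candidates form a chain, since the lemma held until now, and $Q$
is the longest. Hence $p_\lambda\subseteq Q\subseteq q_{\mu^\frown1}$.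
\end{proof}

\section{The functionals are consistent}

Let $\mu$ be a node with task $\mathrm{Gen}(e,k)$ and
$\Gamma=\Gamma^{(\mathrm{ver}_\mu(e))}$. As explained in
Section~\ref{sec:idea}, the danger is that other nodes put axioms into $\Gamma$
while $\mu$ is looking for its splits, or spoil the reserved string afterwards.
The next lemma excludes this. Its four cases are the possible positions of the
other node. All the precautions of the construction are used here: dropping
indices, opening new versions, and the splits at $\mathrm{Col}$ nodes.

\begin{lemma}[Freezing]\label{lem:freeze}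
Let $\mu$, with task $\mathrm{Gen}(e,k)$, be started at stage $s$, and let
$m=\mathrm{ver}_\mu(e)$. Let $t>s$ be such that $\mu$ is not cancelled at any
stage in $(s,t]$. Suppose that at stage $t$ a node $\lambda\ne\mu$ enumerates
an axiom $(\tau,\gamma)$ into $\Gamma^{(m)}$, and that $\mu$ has not enumerated
an axiom in this life. Then either $\tau|\sigma_\mu$, or $\mu$ is in its final
phase and $\tau\supseteq\sigma_W$.
\end{lemma}

\begin{proof}
Version $m$ was opened when a single node $\kappa$ was started at stage $m$,
and the task of the parent of $\kappa$ determines the index $e$. So $\lambda$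
has a task $\mathrm{Gen}(e,k')$ with $\mathrm{ver}_\lambda(e)=m$, and
$\kappa\subseteq\mu$, $\kappa\subseteq\lambda$. The string $\tau$ is the
reserved string of $\lambda$, and $p_\lambda$ does not change after the program
of $\lambda$ has ended. So $\tau=\Theta_e(p_\lambda,\zeta)$ for some
$\zeta\supseteq\xi_\lambda$, with the current $p_\lambda$. The node $\lambda$ is
visited at stage $t$. Below we apply Lemma~\ref{lem:A} at the beginning of this
visit; during the visit $p_\lambda$ can only be extended.

\emph{$\lambda$ left of $\mu$.} Then $\mu$ does not stay alive at stage $t$,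
by (F4), contrary to assumption.

\emph{$\lambda\subsetneq\mu$.} At stage $t$ the node $\lambda$ takes outcome
$0$ for the first time in its life. By (F1), $\mu$ extends $\lambda^\frown o$
for some earlier outcome $o\ne0$ of this life, and is cancelled at stage $t$,
contrary to assumption.

\emph{$\lambda\supsetneq\mu$.} By (F1), $\lambda$ was started in the present life
of $\mu$. If $\lambda\supseteq\mu^\frown w_j$, then $e$ was dropped at
$\mu^\frown w_j$, because all searches of $\mu$ concern $e$. So
$e\notin E_\lambda$, which is impossible for a node with task
$\mathrm{Gen}(e,k')$. If $\lambda\supseteq\mu^\frown0$, then $\mu$ has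
enumerated its axiom, contrary to assumption. So
$\lambda\supseteq\mu^\frown1$. Hence $\mu$ is in its final phase,
$\xi_\lambda\supseteq\xi_W$, and $p_\lambda\supseteq p_\mu$ by
Lemma~\ref{lem:A}. Therefore $\tau\supseteq\Theta_e(p_\mu,\xi_W)=\sigma_W$.

\emph{$\lambda$ right of $\mu$.} Both are alive. By (F1) and (F3),
$\mu\supseteq\nu^\frown0$ and $\lambda\supseteq\nu^\frown1$ for a $\mathrm{Col}$
node $\nu$ in its final phase. As $\kappa\subseteq\mu$ and
$\kappa\subseteq\lambda$, we have $\kappa\subseteq\nu$. Since $e\in E_\mu$ and
dropped indices are not reactivated, $e\in E_\nu$. So \eqref{eq:col} gives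
$\Theta_e(p_\nu,\chi_0)\,|\,\Theta_e(p_\nu,\chi_1)$, where $\chi_0,\chi_1$ are
the strings of $\nu$. Now $q_\mu$ and $p_\lambda$ extend $p_\nu$ by
Lemma~\ref{lem:A}, and $\xi_\mu\supseteq\chi_0$, $\xi_\lambda\supseteq\chi_1$.
By monotonicity $\sigma_\mu\supseteq\Theta_e(p_\nu,\chi_0)$ and
$\tau\supseteq\Theta_e(p_\nu,\chi_1)$. Hence $\tau|\sigma_\mu$.
\end{proof}

\begin{lemma}\label{lem:sigma}
When a $\mathrm{Gen}(e,k)$ node $\mu$ has finished the searches of its program,
the strings $\sigma_\beta$, $|\beta|=n$, extend $\sigma_\mu$, are pairwise
incompatible, and have length at least $n$.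
\end{lemma}

\begin{proof}
We have $\eta_\beta\supseteq\xi_\mu$ and $p_\mu\supseteq q_\mu$, so
$\sigma_\beta\supseteq\sigma_\mu$. By \eqref{eq:split},
$\Theta_e(p_\mu,\eta_{\alpha0})\,|\,\Theta_e(p_\mu,\eta_{\alpha1})$ for
$|\alpha|<n$. Both extend $\Theta_e(p_\mu,\eta_\alpha)$ and, being
incompatible, they extend it properly. So the length of
$\Theta_e(p_\mu,\eta_\alpha)$ strictly increases with $|\alpha|$ along each
$\beta$, and $|\sigma_\beta|\ge n$. If $\beta\ne\beta'$ have length $n$ and
$\alpha$ is their longest common initial segment, then $\sigma_\beta$ and
$\sigma_{\beta'}$ extend the two incompatible strings for $\alpha0$ and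
$\alpha1$.
\end{proof}

\begin{lemma}\label{lem:consistent}
The choice of $\beta\ne\beta'$ in a $\mathrm{Gen}$ node is always possible, and
every $\Gamma^{(m)}$ is consistent, hence a functional.
\end{lemma}

\begin{proof}
By induction on the construction; we assume that all sets of axioms have been
consistent so far. Let $\mu$ be a $\mathrm{Gen}(e,k)$ node that
was started at stage $s$, and let $\Gamma$, $N$, $n$ be as in its description. By (F5),
if an axiom is enumerated at stage $s$, this happens before $\mu$ is started.
So all axioms that enter $\Gamma$ after the start of $\mu$ enter at stages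
after $s$.

\emph{Choice of $\beta,\beta'$.} Let $\mu$ finish its searches at stage $t_0$.
By (F5) no axiom was enumerated at stage $t_0$ before this visit to $\mu$. So
the axioms which have entered $\Gamma$ since the start of $\mu$ did so at stages
in $(s,t_0)$, when $\mu$ was not in its final phase. By Lemma~\ref{lem:freeze}
their strings are incompatible with $\sigma_\mu$, hence, by
Lemma~\ref{lem:sigma}, with every
$\sigma_\beta$. So each $\Gamma[\sigma_\beta]$ is determined by the $N$ axioms
present at the start, and there are at most $N+1<2^n$ possible values. Two of
the $2^n$ values coincide.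

\emph{Consistency.} Consider the moment when $\mu$ enumerates $(\sigma_R,v')$.
By (F5) the axioms which have entered $\Gamma$ since the start of $\mu$ did so
at earlier stages, and by nodes other than $\mu$. By Lemma~\ref{lem:freeze} the
string of each is incompatible with $\sigma_\mu\subseteq\sigma_R$ or extends
$\sigma_W$. As $\sigma_W|\sigma_R$ by Lemma~\ref{lem:sigma}, it is in either
case incompatible with
$\sigma_R$. So an existing axiom $(\tau,\gamma)$ with $\tau$ comparable with
$\sigma_R$ was present at the start of $\mu$. Then
$|\tau|<n\le|\sigma_R|$, so $\tau\subsetneq\sigma_R$, and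
$\gamma\subseteq\Gamma[\sigma_R]=v\subseteq v'$, where $\Gamma[\sigma_R]$ is
evaluated at the end of the program. Hence the new axiom is consistent with all
existing ones.
\end{proof}

\section{The true path}

As usual, the true path consists of the leftmost outcomes that are taken
infinitely often. The only infinitary decision, between the outcomes $0$ and
$1$ of a $\mathrm{Col}(k)$ node in its final phase, is the question whether
$k\in C$; the oracle $\emptyset'$ decides the rest. So $C$ computes the true
path.

\begin{lemma}\label{lem:path}
There are an infinite path $f$ and stages $r_0\le r_1\le\cdots$ such that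
$f{\restriction}n$ is visited infinitely often, is alive at all times after
stage $r_n$, and no node left of $f{\restriction}n$ is visited after stage
$r_n$. Moreover $f$, $(r_n)$, the final data $q,\xi,c,E,\mathrm{ver},F$ of
$f{\restriction}n$, and the final value of $p_{f\restriction n}$ are computable
from $C$, uniformly in $n$.
\end{lemma}

\begin{proof}
By induction on $n$, with $r_0=0$. Let $\mu=f{\restriction}n$. After stage $r_n$
it is in a single life, and it is visited infinitely often. It runs through
boundedly many phases. Whether its phase changes after a given stage is a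
$\Sigma_1$ question, so $\emptyset'\le_TC$ finds a stage $s\ge r_n$ after which
the phase is constant.

If $\mu$ is not a $\mathrm{Col}$ node in its final phase, then its outcome
changes at most once after $s$, namely from $1$ to $0$, at a $\mathrm{Jmp}$ node
or in the final phase of a $\mathrm{Gen}$ node. So $\emptyset'$ finds $s'\ge s$
after which the outcome is constant; let $f(n)$ be this outcome.

Let $\mu$ be a $\mathrm{Col}(k)$ node in its final phase. Ask $C$ whether
$k\in C$. If $k\notin C$, then $W_{h(k)}$ is infinite and outcome $0$ is taken
infinitely often; let $f(n)=0$ and $s'=s$. If $k\in C$, then $W_{h(k)}$ is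
finite, and outcome $0$ is taken only finitely often; let $f(n)=1$, and let
$\emptyset'$ find $s'\ge s$ after which outcome $0$ is not taken.

In all cases, after $s'$ the node $\mu$ takes outcome $f(n)$ infinitely often
and no outcome left of $f(n)$. Let $r_{n+1}>s'$ be a stage at which
$\mu^\frown f(n)$ is visited. A node left of $\mu^\frown f(n)$ is left of $\mu$
or extends some $\mu^\frown o$ with $o<_Lf(n)$, and no such node is visited
after $s'$. By (F4), $\mu^\frown f(n)$ is never cancelled after $s'$. So it is
alive from stage $r_{n+1}$ on, and its data are final. By (F2), $p_\mu$ does not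
change after stage $r_{n+1}$, since a change would cancel $\mu^\frown f(n)$.
\end{proof}

From now on, data of nodes on $f$ are the final ones. Let
\[
A=\bigcup_nq_{f\restriction n},\qquad X=\bigcup_n\xi_{f\restriction n}.
\]
A child has strictly longer strings than its parent, and they extend those of
the parent: for $q$, note that $q_{\mu^\frown o}$ properly extends
$p_\mu\supseteq q_\mu$ by Lemma~\ref{lem:A} and the use of $\mathrm{ext}$. So
$A$ and $X$ are sets, and $X\le_TC$ by
Lemma~\ref{lem:path}. For $\mu\subset f$, Lemma~\ref{lem:A}(c) gives
$p_\mu\le_\mu q_{f\restriction n}$ for all $n>|\mu|$. Hence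
\begin{equation}\label{eq:path}
p_\mu\subset A,\qquad p_\mu\le_\mu q'\ \text{ for all }q'\text{ with }
p_\mu\subseteq q'\subset A .
\end{equation}
This is how the constraints pass to the limit: every initial segment of $A$
above $p_\mu$ is among the strings that $\mu$ takes into account in its
searches.

\begin{lemma}\label{lem:tasks}
Every task is, from some point of $f$ on, either completed (in
$F_{f\restriction n}$) or permanently skipped. The latter happens only to tasks
$\mathrm{Gen}(e,k)$ with $e$ dropped on $f$.
\end{lemma}

\begin{proof}
$F$ increases along $f$, and skipping is permanent since dropped indices are not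
reactivated. Let $t$ be a task, and suppose the claim holds for all earlier
tasks from $f{\restriction}n_0$ on. As long as $t$ is neither completed nor
skipped, it is the task of the nodes of $f$ from $f{\restriction}n_0$ on. An
$\mathrm{Act}$ task is completed at once. For other $t$, nothing is added to
$E$ meanwhile, and each such node $\mu$ with $\mu^\frown o\subset f$ either
completes $t$, or has $o=w_j$ and drops an element of the finite set $E_\mu$. So
after finitely many nodes $t$ is completed, or $t=\mathrm{Gen}(e,k)$ and $e$ is
dropped.
\end{proof}

\section{The requirements}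

\begin{lemma}\label{lem:jump}
$A\le_T\emptyset'$ and $A'\equiv_TC$.
\end{lemma}

\begin{proof}
\emph{$A\le_T\emptyset'$.} Let $A_r$ be the string $q$ of the node started at
stage $r$. After stage $r_n$ every node that is started properly extends
$f{\restriction}n$ or is right of it, because $f{\restriction}n$ and its
predecessors stay alive and nothing to the left is visited. By
Lemma~\ref{lem:A}, $A_r\supseteq p_{f\restriction n}\supseteq
q_{f\restriction n}$ for all $r>r_n$, with the value of $p_{f\restriction n}$ at
stage $r$. Since
$|q_{f\restriction n}|\ge n$, the computable sequence $(A_r)$ converges to $A$,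
and $A\le_T\emptyset'$ by the limit lemma.

\emph{$C\le_TA'$.} Given $k$, by Lemma~\ref{lem:tasks} the task
$\mathrm{Col}(k)$ is completed at some $\nu$ with $\nu^\frown i\subset f$,
$i\in\{0,1\}$. Then $c_{\nu^\frown i}(k)=i$, and
$q_{\nu^\frown i}\le_{\nu^\frown i}q_{f\restriction n}$ for all large $n$ by
Lemma~\ref{lem:A}(c). So $A(\langle k,x\rangle)=i$ whenever
$\langle k,x\rangle\ge|q_{\nu^\frown i}|$, and
$\lim_xA(\langle k,x\rangle)=i$. By the choice of $f$, $i=1$ if and only if
$k\in C$. So $C(k)=\lim_xA(\langle k,x\rangle)$ for all $k$, and $C\le_TA'$ by
the limit lemma relative to $A$.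

\emph{$A'\le_TC$.} Given $e$, use $C$ to find $\mu\subset f$ at which
$\mathrm{Jmp}(e)$ is completed. If $\mu^\frown0\subset f$, then $p_\mu\subset A$
and $\varphi_e^{p_\mu}(e){\downarrow}$, so $e\in A'$. If $\mu^\frown1\subset f$,
then $p_\mu=q_\mu$, and no $q'\ge_\mu q_\mu$ has
$\varphi_e^{q'}(e){\downarrow}$. By \eqref{eq:path}, no $q'\subset A$ with
$q'\supseteq q_\mu$ does, so $e\notin A'$.
\end{proof}

\begin{lemma}\label{lem:generic}
If $M\le_TA\oplus X$ and $X\le_TA\oplus M$, then $M$ computes a $1$-generic set.
\end{lemma}

\begin{proof}
Choose $e$ with $M=\Phi_e(A\oplus X)$ and $X=\Psi_e(A\oplus M)$. By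
Lemma~\ref{lem:tasks}, $\mathrm{Act}(e)$ is completed on $f$.

\emph{$e$ is not dropped on $f$.} Suppose it is, at
$\mu^\frown w_j\subset f$, and let $\langle e,\eta,i\rangle$ be the $j$-th
search of $\mu$. This search never succeeds although $\mu$ is visited infinitely
often in phase $j$. Also $\eta^\frown i\subset\xi_{\mu^\frown w_j}\subset X$, so
\[
\Psi_e^{A\oplus M}(|\eta|)=X(|\eta|)=i .
\]
Since $M=\bigcup_n\Theta_e(A{\restriction}n,X{\restriction}n)$, all sufficiently
long $q'\subset A$ and $\zeta\subset X$ satisfy $\zeta\supseteq\eta^\frown i$ and
$\Psi_e^{q'\oplus\Theta_e(q',\zeta)}(|\eta|)=i$. By \eqref{eq:path},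
$q'\ge_\mu p_\mu$. So $(q',\zeta)$ is a solution and the search succeeds, a
contradiction.

\emph{The set $G$.} Let $m$ be the version of $e$ on $f$ after its activation,
and let
\[
G=\bigcup\{\gamma:(\tau,\gamma)\in\Gamma^{(m)},\ \tau\subset M\}.
\]
By Lemma~\ref{lem:consistent} these $\gamma$ form a chain. Let $k$ be given. By
Lemma~\ref{lem:tasks}, $\mathrm{Gen}(e,k)$ is completed at some $\mu\subset f$,
with $\mathrm{ver}_\mu(e)=m$ and $\mu^\frown0\subset f$ or
$\mu^\frown1\subset f$. In both cases $p_\mu\subset A$.

If $\mu^\frown0\subset f$, then $\xi_R\subset X$, so
$\sigma_R=\Theta_e(p_\mu,\xi_R)\subset M$. By the axiom $(\sigma_R,v')$ the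
string $v'\in V_k$ is an initial segment of $G$.

If $\mu^\frown1\subset f$, then $\xi_W\subset X$, so
$\sigma_W=\Theta_e(p_\mu,\xi_W)\subset M$, and
$v=\Gamma^{(m)}[\sigma_W]$, evaluated at the end of the program, is an initial
segment of $G$. Moreover $v$ has no extension in $V_k$: such an extension would
be found, and $\mu$ would take outcome $0$.

For $V_k=\{\gamma:|\gamma|\ge l\}$ the second case is impossible, so
$|G|\ge l$. As $l$ is arbitrary, $G$ is an infinite sequence, and the two cases
show that it is 1-generic. Since $\Gamma^{(m)}$ is c.e.\ and consistent,
$G\le_TM$.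
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemma~\ref{lem:jump}, $A\le_T\emptyset'$ and $A'\equiv_TC$. We saw that
$X\le_TC$. With Lemma~\ref{lem:generic} this proves the first statement. Let
$\mathbf a=\deg(A)$ and $\mathbf b=\deg(A\oplus X)\ge\mathbf a$. Since
$A\le_T\emptyset'\le_TC$ and $X\le_TC$, we have
$\mathbf b\le\deg(C)=\mathbf a'$. If $\mathbf m\le\mathbf b$,
$\mathbf a\vee\mathbf m=\mathbf b$ and $M\in\mathbf m$, then $M\le_TA\oplus X$
and $X\le_TA\oplus M$. So $M$ computes a 1-generic set, and $\mathbf m$ is not
minimal by Proposition~\ref{prop:generic}.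
\end{proof}

\begin{thebibliography}{1}
\bibitem{search}
\emph{The search for natural definability in the Turing degrees},
doi:10.3233/COM-170068,
\url{https://sage-cnpereading-com-443.web.bisu.edu.cn/doi/10.3233/COM-170068}.
\end{thebibliography}

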